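# Weak topologies of normed spaces and spaces $C_p(X)$: no homeomorphism in infinite dimension

## Pointwise, weak and weak-star topologies

All spaces are real. We write $\cong$ for "homeomorphic", $\omega=\{0,1,2,\dots\}$ for the discrete space of natural numbers, and $B_G$ for the closed unit ball of a normed space $G$. The space $\omega+1=\omega\cup\{\omega\}$ is the convergent sequence $0,1,2,\dots$ with its limit point $\omega$.

**Definition 1 (Tychonoff space, $C_p(X)$).** A space $X$ is Tychonoff if it is Hausdorff and points can be separated from closed sets by continuous real functions. Then $C_p(X)$ is the set $C(X)$ of continuous functions $X\to\mathbb R$ with the topology of pointwise convergence. For finite $S\subset X$ and $\delta>0$ put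
$$W(S,\delta)=\{f\in C(X):\ |f|<\delta\text{ on }S\}.$$
The sets $f_0+W(S,\delta)$ form a base of neighborhoods of $f_0$.

*Example.* If $X$ is discrete, $C_p(X)$ is the full product $\mathbb R^X$. The space $C_p(\omega+1)$ is the space of convergent sequences with their limits, where a neighborhood may restrict finitely many terms and also the limit.

**Definition 2 (weak and weak-star topology).** For a normed space $G$ with dual $G^*$ let $G^*_{w^*}=(G^*,\sigma(G^*,G))$. The basic neighborhoods of $0$ are $\{u:|u(\varphi_i)|<\varepsilon,\ i\le n\}$ with $\varphi_1,\dots,\varphi_n\in G$. For a normed space $E$, $E_w$ is $E$ with the topology $\sigma(E,E^*)$, whose basic neighborhoods of $0$ are $\{e:|\varphi_i(e)|<\varepsilon,\ i\le n\}$ with $\varphi_i\in E^*$.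

*Example.* The second kind of space sits inside the first. Take $G=E^*$, which is a Banach space even if $E$ is not complete. The canonical embedding $E\subset E^{**}=G^*$ is isometric, and $\sigma(E^{**},E^*)$ restricted to $E$ is the weak topology. So $E_w$ is a linear subspace of $G^*_{w^*}$ with $G$ Banach.

**Definition 3 (local norm-boundedness).** Let $O\subset C_p(X)$ be open. A map $h:O\to G^*$ is locally norm-bounded if every $f_0\in O$ has a neighborhood on which $\|h(\cdot)\|$ is bounded.

*Example.* Let $X=\omega$, $G=\ell_1$, $G^*=\ell_\infty$ and $h(f)=(\arctan f(n))_{n\in\omega}$. For $\varphi\in\ell_1$ the series $h(f)(\varphi)=\sum_n\varphi_n\arctan f(n)$ converges uniformly in $f$, so $f\mapsto h(f)(\varphi)$ is continuous on $C_p(\omega)$. Thus $h$ is continuous into $G^*_{w^*}$. It is norm-bounded by $\pi/2$, although its range spans an infinite-dimensional space.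

*Non-example of the same kind of condition.* The identity of $E_w$ is norm-unbounded on every nonempty open set when $\dim E=\infty$. We record this in general form.

**Fact (∗).** Let $G$ be a normed space and $Z$ an infinite-dimensional linear subspace of $G^*_{w^*}$. Then every nonempty open $V\subset Z$ is norm-unbounded.

*Proof.* $V$ contains a set $z+\{u\in Z:|u(\varphi_i)|<\varepsilon,\ i\le n\}$ with $\varphi_i\in G$. This contains $z+L$, where $L=\{u\in Z:u(\varphi_i)=0,\ i\le n\}$ has finite codimension in the infinite-dimensional space $Z$. So $L\ne\{0\}$, and $z+L$ is unbounded. $\square$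

**Definition 4 (Stone–Čech compactification).** For Tychonoff $X$, $\beta X$ is the compact Hausdorff space containing $X$ as a dense subspace such that every bounded continuous $f:X\to\mathbb R$ extends (uniquely) to a continuous $\hat f:\beta X\to\mathbb R$. So $C_b(X)$, the set of bounded continuous functions on $X$, is identified with $C(\beta X)$.

*Example.* $\beta(\omega+1)=\omega+1$. In contrast, $\beta\omega$ contains points $p\notin\omega$. Such a $p$ lies in the closure of $\{n:n\ge m\}$ for each $m$, because finite sets are closed. Hence $f(n)=1/(n+1)$ has $\hat f(p)=0$, although $f>0$ on $\omega$.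

We use two textbook facts repeatedly. First, a finite subset of the compact Hausdorff space $\beta X$ is closed and discrete, so by Tietze's theorem **a function in $C_b(X)$ can be prescribed arbitrarily on any finite subset of $\beta X$**, in particular on any finite subset of $X$. Second, Baire's theorem: if a closed ball of positive radius in a Banach space, or the whole space, is covered by countably many closed sets, then one of these sets contains a closed ball of positive radius.

## Homeomorphisms between $E_w$ and $C_p(X)$

Both $E_w$ and $C_p(X)$ carry topologies in which a neighborhood constrains only finitely many scalar quantities. The problem asks whether the two kinds of space can coincide.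

> Does there exist a Banach space $E$ such that $E_w$ is homeomorphic to $C_p(X)$ for some infinite Tychonoff space $X$?

The homeomorphism is not assumed linear. In particular, the problem asks whether $C_p(K)$ and $C(L)_w$ can be homeomorphic for infinite compact $K$ and $L$, where $C(L)$ carries the supremum norm.

The source of the problem is "A note on Banach spaces $E$ for which $E_w$ is homeomorphic to $C_p(X)$" (Zbl 1507.46004). Two consequences of such a homeomorphism are given as known: (a) $X$ is a countable union of compact sets, at least one of which is non-scattered (a space is scattered if each nonempty subspace has an isolated point; $\omega+1$ is scattered, $[0,1]$ is not); (b) $E$ contains an isomorphic copy of $\ell_1$. We shall use neither, because the answer is **no**.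

## Finite $X$, countable $X$, and linear maps

**Finite $X$.** A finite Tychonoff space is discrete, so $C_p(X)=\mathbb R^{|X|}$. If $\dim E=n<\infty$ then $E_w\cong\mathbb R^n$. So $E_w\cong C_p(X)$ whenever $\dim E=|X|<\infty$.

**Countable $X$.** Here first countability decides. If $X$ is countable, the sets $W(S,1/n)$ form a countable base at $0$ in $C_p(X)$, so $C_p(X)$ is first countable. Suppose $E_w$ is first countable at $0$. Shrinking to basic sets, we get functionals $\varphi_1,\varphi_2,\dots\in E^*$ and a base at $0$ of sets $\{e:|\varphi_i(e)|<\varepsilon_k,\ i\in F_k\}$, with $F_k$ finite. Given $\varphi\in E^*$, the weak neighborhood $\{|\varphi|<1\}$ contains one of these, hence the subspace $\bigcap_{i\in F_k}\ker\varphi_i$. A linear functional bounded on a subspace vanishes there, so $\varphi\in\operatorname{span}\{\varphi_i:i\in F_k\}$. Thus $E^*$ is a countable union of finite-dimensional subspaces. They are closed, and by Baire's theorem one of them contains a ball, so $\dim E^*<\infty$ and $\dim E<\infty$. Hence no infinite-dimensional $E$ is possible for countable $X$.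

Note where completeness entered: in the space $E^*$ of functionals, not in $E$.

**Linear maps, arbitrary $X$.** Let $G$ be Banach and $h:C_p(X)\to G^*_{w^*}$ continuous and *linear*. We show that $h$ has finite rank.

For $\varphi\in G$ the functional $\lambda(f)=h(f)(\varphi)$ is continuous and linear on $C_p(X)$. If $|\lambda|\le1$ on $W(S,\varepsilon)$, then $\lambda$ is bounded on the subspace $\{f:f|_S=0\}$, so it vanishes there and factors through $f\mapsto f|_S$. So $h(f)(\varphi)=\sum_x a_x(\varphi)f(x)$, a finite sum with coefficients that are unique (values on finite sets are free) and linear in $\varphi$. Let $\operatorname{supp}\varphi=\{x:a_x(\varphi)\ne0\}$.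

Let $A_n=\{\varphi:|\operatorname{supp}\varphi|\le n\}$, so $G=\bigcup_nA_n$. Each $A_n$ is closed. Indeed, let $\varphi_i\in A_n$, $\varphi_i\to\varphi$, and suppose $\operatorname{supp}\varphi$ contains distinct $x_0,\dots,x_n$. Take disjoint open $U_j\ni x_j$ containing no other point of $\operatorname{supp}\varphi$, and $f_j\in C(X)$ with $f_j(x_j)=1$ and $f_j=0$ off $U_j$. Then $h(f_j)(\varphi_i)\to h(f_j)(\varphi)=a_{x_j}(\varphi)\ne0$, so for large $i$ the set $\operatorname{supp}\varphi_i$ meets all of $U_0,\dots,U_n$, which is impossible.

By Baire some $A_n$ contains a ball $\varphi_0+rB_G$. For $\psi\in B_G$ we have $r\psi=(\varphi_0+r\psi)-\varphi_0$, so $|\operatorname{supp}\psi|\le2n$. Hence all supports have at most $2n$ points. Pick $\varphi$ with support of maximal size. For any $\psi$ and small $t\neq0$, $\operatorname{supp}(\varphi+t\psi)\supset\operatorname{supp}\varphi$, and by maximality equality holds, which forces $\operatorname{supp}\psi\subset\operatorname{supp}\varphi=:F$. So $h(f)$ depends only on $f|_F$, and $h$ has rank at most $|F|$. In particular $C_p(X)$ is never linearly homeomorphic to $E_w$ with $\dim E=\infty$.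

For nonlinear maps "finite rank" is the wrong conclusion, as the $\arctan$ map after Definition 3 shows. What that map does have is norm-boundedness, and by Fact (∗) this is all we need.

## The boundedness theorem and its consequences

**Theorem 1.** Let $X$ be a nonempty Tychonoff space, $G$ a Banach space, $O\subset C_p(X)$ open, and $h:O\to G^*_{w^*}$ continuous. Then $h$ is locally norm-bounded: every $f_0\in O$ has a neighborhood in $C_p(X)$ on which $\|h(\cdot)\|$ is bounded.

By the example after Definition 2, with $G=E^*$, Theorem 1 applies to every continuous map $O\to E_w$, $E$ a normed space.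

**Theorem 2.** Let $E$ be a normed space and $X$ a nonempty Tychonoff space. If some nonempty open subset of $C_p(X)$ is homeomorphic to an open subset of $E_w$, then $\dim E=|X|<\infty$. Consequently $E_w\cong C_p(X)$ if and only if $\dim E=|X|<\infty$.

**Theorem 3.** Let $G$ be a Banach space and $Z$ an infinite-dimensional linear subspace of $G^*$ with the topology induced by $\sigma(G^*,G)$ (for instance $Z=E_w$ with $E$ an infinite-dimensional normed space). Let $X$ be any nonempty Tychonoff space and $O\subset C_p(X)$ a nonempty open set.

1. There is no continuous open map $O\to Z$.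
2. There are no nonempty open $V\subset Z$ and continuous maps $s:V\to O$, $r:O\to G^*_{w^*}$ with $r(s(z))=z$ for all $z\in V$. In particular $Z$ is not a retract of $C_p(X)$, and not a topological factor of $C_p(X)$.

Completeness of $G$ cannot be dropped. One-sided embeddings $C_p(X)\hookrightarrow E_w$ and $E_w\hookrightarrow C_p(X)$ with $\dim E=\infty$ do exist. Both statements are verified in the last section.

Theorem 2 answers the question: no Banach space $E$ has $E_w\cong C_p(X)$ with $X$ infinite. With $E=C(L)$ and $X=K$, the spaces $C_p(K)$ and $C(L)_w$ are never homeomorphic for infinite compact $K,L$.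

We first deduce Theorems 2 and 3 from Theorem 1.

**Proof of Theorem 3(1).** Let $h:O\to Z$ be continuous and open. Theorem 1 gives a nonempty open $W\subset O$ with $h(W)$ norm-bounded. But $h(W)$ is a nonempty open subset of $Z$, contradicting (∗). $\square$

**Proof of Theorem 3(2).** Let $V,s,r$ be as described and $z_0\in V$. By Theorem 1 applied to $r$ at $s(z_0)$, $r$ is norm-bounded on some open $W\subset O$ with $s(z_0)\in W$. The set $s^{-1}(W)$ is open in $V$, hence in $Z$, and contains $z_0$. For $z\in s^{-1}(W)$ we have $z=r(s(z))\in r(W)$, so $s^{-1}(W)$ is norm-bounded, contradicting (∗).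

If $Z$ is (homeomorphic to) a retract of $C_p(X)$, the embedding $s$ and the retraction $r$ followed by $s^{-1}$ are maps of the forbidden kind with $V=Z$, $O=C_p(X)$. If $C_p(X)\cong Z\times T$, then $T\ne\emptyset$, and for fixed $t_0\in T$ the maps $s(z)=(z,t_0)$ and $r(z,t)=z$ are of the forbidden kind. $\square$

**Proof of Theorem 2.** Let $u:O\to V$ be a homeomorphism of a nonempty open $O\subset C_p(X)$ onto an open $V\subset E_w$. As a map into $E_w$, $u$ is continuous and open. If $\dim E$ were infinite, this would contradict Theorem 3(1) with $G=E^*$, $Z=E$. So $n:=\dim E<\infty$ and $E_w\cong\mathbb R^n$.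

Hence $O\cong V$ is locally compact, so some $f\in O$ has a compact neighborhood inside the open set $O$, that is, in $C_p(X)$. By translation every point of $C_p(X)$ has one. A locally compact Hausdorff topological vector space is finite-dimensional, so $\dim C_p(X)<\infty$. For any $m$ distinct points of $X$ the evaluation map $C_p(X)\to\mathbb R^m$ is onto, so $m\le\dim C_p(X)$. Therefore $X$ is finite and $C_p(X)=\mathbb R^{|X|}$. Now a nonempty open subset of $\mathbb R^{|X|}$ is homeomorphic to an open subset of $\mathbb R^n$, and invariance of domain gives $|X|=n$.

For the last sentence of the theorem: if $E_w\cong C_p(X)$, apply what was just proved with $O=C_p(X)$. Conversely, if $\dim E=|X|=n<\infty$, then $E_w\cong\mathbb R^n\cong C_p(X)$. $\square$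

It remains to prove Theorem 1.

## Controlling sets, and what Baire's theorem alone gives

**Reduction to $f_0=0$, $h(0)=0$.** Replace $O$ by $O-f_0$ and $h$ by $f\mapsto h(f_0+f)-h(f_0)$. The new map is still continuous, and subtracting the fixed vector $h(f_0)$ does not affect boundedness. So let $0\in O$ and $h(0)=0$; we want a neighborhood of $0$ on which $\|h\|$ is bounded. Fix a finite $P_0\subset X$ and $\delta_0>0$ with $W(P_0,\delta_0)\subset O$.

Imitate the linear case. Continuity of $f\mapsto h(f)(\varphi)$ at $0$ gives, for each $\varphi\in G$, a finite $S\subset X$ and $\varepsilon>0$ with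
$$|h(f)(\varphi)|\le1\qquad\text{for all } f\in O\cap W(S,\varepsilon).\tag{1}$$
Say that $S$ *controls* $\varphi$. Sort the $\varphi$'s by the size of a controlling set and the size of $1/\varepsilon$: this writes $G$ as a countable union of sets $L_n$, and one would like to apply Baire. Three things now go wrong.

First, there is no smallest controlling set to play the role of $\operatorname{supp}\varphi$. Take $X=\{a,b\}$, $G=\mathbb R$, $h(f)=\min(|f(a)|,|f(b)|)$, $\varphi=1$. Each of $\{a\}$ and $\{b\}$ controls $\varphi$, since $h(f)\le1$ as soon as $|f(a)|<1$ or $|f(b)|<1$. Their intersection $\emptyset$ does not, because $h$ is unbounded on $C_p(X)$.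

Second, the closedness of $L_n$ is in doubt. The linear proof used coefficients and disjoint bumps. Without them one would take $\varphi_i\to\varphi$ with $\varphi_i$ controlled by $S_i$, $|S_i|\le n$, and pass to a limit of the $S_i$. If $X$ is not compact there may be no limit: for $X=\omega$ and $S_i=\{i\}$, the points run out of $X$.

Third, and most seriously, suppose $L_n$ does contain a ball. Then every $\varphi$ in the ball is controlled by *some* set of at most $n$ points, at a common scale. But the set depends on $\varphi$. Boundedness of $\|h\|$ on a neighborhood of $0$ would need *one* finite set that controls a whole ball of $\varphi$'s. Baire gives the size of the controlling sets but not their location.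

The second difficulty will be cured by letting the points of $S$ roam in $\beta X$ and testing only with bounded $f$. The third is cured by a descent on the number of roaming points. If $h$ is unbounded near $0$, pick one $f$ and one $\varphi$ for which $h(f)(\varphi)$ is large. By continuity this stays large for all $g$ that agree with $f$ on a certain finite $H'\subset X$. A set that controlled $\varphi$ while missing $H'$ would allow us to change $f$ into a $g$ that is small on the controlling set and still has $h(g)(\varphi)$ large. So the controlling sets must hit a *fixed finite* subset of $X$, and one of its points serves for a smaller ball of functionals. That point is nailed down, and one roaming point fewer is left.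

## Nailed points in $X$, roaming points in $\beta X$

**Definition 5.** For finite $S\subset\beta X$ and $\delta>0$ let
$$W_b(S,\delta)=\{f\in C_b(X):\ |\hat f|<\delta\text{ on }S\}.$$
For finite $S$ with $P_0\subset S\subset\beta X$, and $0<\delta\le\delta_0$, $C>0$, let
$$D(S,\delta,C)=\{\varphi\in G:\ |h(f)(\varphi)|\le C\text{ for all }f\in W_b(S,\delta)\}.$$
For finite $P$ with $P_0\subset P\subset X$ and an integer $N\ge0$ let
$$L(P,N,\delta,C)=\bigcup\{D(P\cup S,\delta,C):\ S\subset\beta X,\ |S|\le N\}.$$

The definition of $D$ makes sense since $W_b(S,\delta)\subset W(P_0,\delta_0)\subset O$. Points of $P$ are nailed and lie in $X$; the at most $N$ points of $S$ may depend on $\varphi$ and may lie anywhere in $\beta X$. Enlarging $S$ shrinks $W_b(S,\delta)$, so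
$$S\subset S'\ \Longrightarrow\ D(S,\delta,C)\subset D(S',\delta,C).\tag{2}$$

*Example.* Let $a\in X$, $0\ne u\in G^*$, $h(f)=f(a)u$, $O=C_p(X)$, $P_0=\emptyset$. If $a\in S$, then $D(S,\delta,C)=\{\varphi:\delta|u(\varphi)|\le C\}$. (For "$\subset$", choose $f\in C_b(X)$ with $f(a)$ close to $\delta$ and $\hat f=0$ on $S\setminus\{a\}$.) If $a\notin S$, we may prescribe $\hat f=0$ on $S$ and $f(a)$ arbitrarily large, so $D(S,\delta,C)=\ker u$. Hence $L(\emptyset,0,\delta,C)=\ker u$ contains no ball, while $L(\emptyset,1,\delta,C)=\{\varphi:\delta|u(\varphi)|\le C\}=L(\{a\},0,\delta,C)$ contains one. Nailing $a$ makes the roaming point unnecessary.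

**Claim 1.** $L(P,N,\delta,C)$ is norm-closed in $G$.

*Proof. What this is for: Baire's theorem needs closed sets, and here compactness of $\beta X$ is used.* For $N=0$ the set is $D(P,\delta,C)$, an intersection of the closed sets $\{\varphi:|h(f)(\varphi)|\le C\}$.

Let $N\ge1$, $\varphi_i\in L(P,N,\delta,C)$, $\varphi_i\to\varphi$ in norm. By repeating points, or adding a point if the set is empty (allowed by (2)), we find $x^i=(x^i_1,\dots,x^i_N)\in(\beta X)^N$ with
$$\varphi_i\in D(P\cup\{x^i_1,\dots,x^i_N\},\delta,C).$$
The sequence $(x^i)$ has a cluster point $x=(x_1,\dots,x_N)$ in the compact space $(\beta X)^N$. Put $S=\{x_1,\dots,x_N\}$. We show $\varphi\in D(P\cup S,\delta,C)$.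

Let $f\in W_b(P\cup S,\delta)$. Since $\hat f$ is continuous, $\{y\in(\beta X)^N:|\hat f(y_j)|<\delta\text{ for all }j\}$ is an open set. It contains $x$, so it contains $x^i$ for infinitely many $i$. For these $i$ we have $f\in W_b(P\cup\{x^i_1,\dots,x^i_N\},\delta)$, hence $|h(f)(\varphi_i)|\le C$. As $h(f)\in G^*$ is norm-continuous, letting $i\to\infty$ along these indices gives $|h(f)(\varphi)|\le C$. So $\varphi\in D(P\cup S,\delta,C)\subset L(P,N,\delta,C)$. $\square$

Two choices in Definition 5 were needed here: the test functions $f$ are bounded, so that $\hat f$ is defined and continuous at the limit points, and the inequality $|\hat f|<\delta$ is strict, so that the set above is open.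

## Descent on the number of roaming points

**Claim 2.** For some finite $P$ with $P_0\subset P\subset X$ and some $\delta\in(0,\delta_0]$, $h$ is norm-bounded on $W_b(P,\delta)$.

*Proof.* Suppose not:
$$h\text{ is norm-unbounded on }W_b(P,\delta)\text{ for all finite } P \text{ with } P_0\subset P\subset X \text{ and all } \delta\in(0,\delta_0].\tag{3}$$
Call an integer $N\ge0$ *admissible* if for some finite $P$ with $P_0\subset P\subset X$, some $\delta\in(0,\delta_0]$ and some $C>0$, the set $L(P,N,\delta,C)$ contains a closed ball $\varphi_0+rB_G$ with $r>0$.

**Step 1: some $N$ is admissible.** This step starts the descent; it is Baire's theorem in $G$. Let $\varphi\in G$. Since $f\mapsto h(f)(\varphi)$ is continuous on $O$ and vanishes at $0$, there are a finite $S\subset X$ and $\varepsilon>0$ as in (1). Let $n\ge|S|$ with $1/n\le\min(\varepsilon,\delta_0)$. Then $W_b(P_0\cup S,1/n)\subset O\cap W(S,\varepsilon)$, so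
$$\varphi\in D(P_0\cup S,1/n,1)\subset L(P_0,n,1/n,1).$$
Thus $G=\bigcup_{n\ge1/\delta_0}L(P_0,n,1/n,1)$, a countable union of sets closed by Claim 1. As $G$ is complete, one of them contains a ball, and its $n$ is admissible.

Let $N$ be the **least** admissible number, with witnesses $P,\delta,C,\varphi_0,r$.

**Step 2: $N\ne0$.** This step shows that with no roaming points left we have boundedness. Suppose $N=0$, so $\varphi_0+rB_G\subset D(P,\delta,C)$. For $f\in W_b(P,\delta)$ and $\|\psi\|\le r$,
$$|h(f)(\psi)|\le|h(f)(\varphi_0+\psi)|+|h(f)(\varphi_0)|\le2C.$$
So $\|h(f)\|\le2C/r$ on $W_b(P,\delta)$, contrary to (3). Hence $N\ge1$.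

**Step 3: a witness of unboundedness and its finite set $H$.** This step produces the finite set that controlling sets will have to meet. By (3) there is $f\in W_b(P,\delta)$ with $\|h(f)\|>4C/r$. The supremum of $h(f)(\varphi)$ over $\|\varphi\|\le r/2$ is $\frac r2\|h(f)\|>2C$, so there is
$$\varphi\in G,\qquad\|\varphi\|\le r/2,\qquad h(f)(\varphi)>2C.$$
By continuity of $g\mapsto h(g)(\varphi)$ at $f$ there are a finite $H'\subset X$ and $\eta>0$ such that
$$g\in O,\ |g-f|<\eta\text{ on }H'\ \Longrightarrow\ h(g)(\varphi)>2C.\tag{4}$$
Put $H=H'\setminus P$, a finite subset of $X$. From now on $f,\varphi,H',H$ are fixed.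

**Step 4: every $\psi$ in the half ball comes with two controlling sets.** This step writes the fixed $\varphi$ as a difference of two controlled functionals, in many ways. Let $\psi\in\varphi_0+\frac r2B_G$ be arbitrary. As $\|\varphi\|\le r/2$, both $\psi$ and $\psi-\varphi$ lie in $\varphi_0+rB_G\subset L(P,N,\delta,C)$. So there are $S,S'\subset\beta X$ with $|S|,|S'|\le N$ and
$$\psi\in D(P\cup S,\delta,C),\qquad\psi-\varphi\in D(P\cup S',\delta,C).\tag{5}$$
If $g\in W_b(P\cup S\cup S',\delta)$, then $g$ lies in both $W_b(P\cup S,\delta)$ and $W_b(P\cup S',\delta)$. Since $\varphi=\psi-(\psi-\varphi)$,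
$$|h(g)(\varphi)|\le2C\qquad\text{for all }g\in W_b(P\cup S\cup S',\delta).\tag{6}$$

**Step 5: $(S\cup S')\cap H\ne\emptyset$.** This step forces a roaming point into the fixed finite set. Suppose $(S\cup S')\cap H=\emptyset$, so $(S\cup S')\cap H'\subset P$. Choose $g\in C_b(X)$ with
$$\hat g=\hat f\ \text{ on }H'\cup P,\qquad\hat g=0\ \text{ on }(S\cup S')\setminus(H'\cup P).$$
This is possible because we prescribe values on a finite subset of $\beta X$. On $P$ we have $|\hat g|=|f|<\delta$, because $f\in W_b(P,\delta)$. A point of $S\cup S'$ that lies in $H'\cup P$ lies in $P$, by assumption, and there $|\hat g|<\delta$; at any other point of $S\cup S'$ we have $\hat g=0$. Hence $g\in W_b(P\cup S\cup S',\delta)\subset O$, and (6) gives $|h(g)(\varphi)|\le2C$. But $g=f$ on $H'$, so (4) gives $h(g)(\varphi)>2C$, a contradiction.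

**Step 6: nail a point of $H$.** This step turns the common intersection into a drop of $N$. For $x\in H$ put
$$K_x=L(P\cup\{x\},N-1,\delta,C),$$
a closed set by Claim 1. Let $\psi\in\varphi_0+\frac r2B_G$ with $S,S'$ as in (5). By Step 5 there is $x\in H$ in $S$ or in $S'$. If $x\in S$, then $P\cup S=(P\cup\{x\})\cup(S\setminus\{x\})$ with $|S\setminus\{x\}|\le N-1$, so $\psi\in K_x$. If $x\in S'$, then in the same way $\psi-\varphi\in K_x$, that is, $\psi\in\varphi+K_x$. As $\psi$ was arbitrary,
$$\varphi_0+\tfrac r2B_G\ \subset\ \bigcup_{x\in H}\bigl(K_x\cup(\varphi+K_x)\bigr).\tag{7}$$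
The right side is a *finite* union of closed sets that is independent of $\psi$, because $H$ and $\varphi$ were fixed before $\psi$. By Baire's theorem some $K_x$ or some $\varphi+K_x$ contains a closed ball of positive radius, and in the second case translation by $-\varphi$ gives a ball in $K_x$. Since $x\in H\subset X$, the set $P\cup\{x\}$ is a finite subset of $X$ containing $P_0$. So $N-1$ is admissible, which contradicts the minimality of $N$. This contradiction refutes (3). $\square$

The roaming points live in $\beta X$, where Claim 1 needs them, but the nailed point comes from $H$, which lies in $X$ because the continuity of $h$ in the topology of $C_p(X)$ supplied it. Therefore $W_b(P,\delta)$ in Claim 2 is described by points of $X$ only. In the descent $\delta$ and $C$ do not change.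

## From bounded functions to all of $W(P,\delta)$

**End of the proof of Theorem 1.** This step removes the restriction to bounded functions. Let $P,\delta$ be as in Claim 2 and $\|h\|\le R$ on $W_b(P,\delta)$. We show that $\|h\|\le R$ on $W(P,\delta)$, which is a neighborhood of $0$ in $C_p(X)$ and is contained in $W(P_0,\delta_0)\subset O$.

Let $f\in W(P,\delta)$, $\varphi\in G$ with $\|\varphi\|\le1$, and $\varepsilon>0$. By continuity of $g\mapsto h(g)(\varphi)$ at $f$, there is a finite subset of $X$, which we enlarge to a finite $K\supset P$, such that
$$|h(g)(\varphi)-h(f)(\varphi)|<\varepsilon\qquad\text{whenever } g\in O \text{ and } g=f\text{ on }K.$$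
Choose $g\in C_b(X)$ with $g=f$ on the finite set $K$. Since $P\subset K$, we have $|g|=|f|<\delta$ on $P$, so $g\in W_b(P,\delta)\subset O$ and $|h(g)(\varphi)|\le\|h(g)\|\le R$. Hence $|h(f)(\varphi)|\le R+\varepsilon$. As $\varepsilon>0$ and $\varphi\in B_G$ were arbitrary, $\|h(f)\|\le R$. This proves Theorem 1, and with it Theorems 2 and 3. $\blacksquare$

## Incomplete $G$, and embeddings in one direction

**Completeness of $G$ is needed in Theorems 1 and 3.** Let $G=c_{00}$, the finitely supported sequences, with the $\ell_1$-norm. Then $G^*=\ell_\infty$. Let $Z=c_0\subset\ell_\infty$ with $\sigma(c_0,c_{00})$, which is the topology of pointwise convergence. Define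
$$T:C_p(\omega+1)\to Z,\qquad Tf=(f(\omega),\,f(0)-f(\omega),\,f(1)-f(\omega),\dots).$$
Since $f(n)\to f(\omega)$, we have $Tf\in c_0$. Each coordinate of $Tf$ depends on at most two values of $f$, so $T$ is continuous, and it is linear. Its inverse is $y\mapsto f$ with $f(\omega)=y_0$ and $f(n)=y_{n+1}+y_0$. This $f$ is continuous because $y_{n+1}\to0$, and the inverse is continuous for the same reason as $T$. So $T$ is a linear homeomorphism of $C_p(\omega+1)$ onto an infinite-dimensional subspace $Z$ of $G^*_{w^*}$. As a map onto $Z$ it is continuous and open, so Theorem 3(1) fails, and $Z$ is trivially a retract, so Theorem 3(2) fails. By (∗), which did not use completeness, $T$ is norm-unbounded on every nonempty open set, so Theorem 1 fails. The step that breaks is Baire's theorem in $G$.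

This does not affect Theorem 2, where $G=E^*$ is always complete; $E$ itself need not be.

**$C_p(X)$ may embed in $E_w$.** Let $X=\omega+1$ and $E=C(\omega+1)$. The map $f\mapsto\frac2\pi\arctan f$ is a homeomorphism of $C_p(X)$ onto $M=\{g\in C(X):|g|<1\text{ on }X\}$ with the pointwise topology; its inverse is $g\mapsto\tan(\frac\pi2g)$. Both maps act value by value through continuous functions, so both are continuous for pointwise convergence.

On the norm-bounded set $M$ the pointwise and the weak topology coincide. The weak topology is finer, as point evaluations belong to $E^*$. Conversely, $C(\omega+1)^*=\ell_1(\omega+1)$, so a functional has the form $g\mapsto\sum_xa_xg(x)$ with $\sum_x|a_x|<\infty$. On $M$ it differs from the partial sum over a finite $F$ by at most $\sum_{x\notin F}|a_x|$, which is small uniformly in $g\in M$. So it is a uniform limit on $M$ of pointwise continuous functions, and is pointwise continuous on $M$. Therefore $C_p(\omega+1)$ embeds in $E_w$.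

**$E_w$ always embeds in some $C_p(X)$.** Let $X=(B_{E^*},w^*)$ and map $e\in E$ to the function $\varphi\mapsto\varphi(e)$ on $X$. This function is $w^*$-continuous. The map is linear, and it is injective by the Hahn–Banach theorem. The pointwise topology on the image is given by evaluation at the functionals $\varphi\in B_{E^*}$, and these define the same topology on $E$ as all of $E^*$, by scaling. So this is a linear topological embedding of $E_w$ into $C_p(B_{E^*},w^*)$. By Theorem 3(2), if $\dim E=\infty$ its image is never a retract of $C_p(B_{E^*},w^*)$.
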